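\title{Period $32$ in the first row of a Laver table occurs beyond Graham's number}

\begin{abstract}
Let $q(5)$ be the least $n$ such that the first row of the Laver table $A_n$ has period $32$; it exists under the large cardinal axiom I3. We prove in ZFC $+$ I3 that $q(5)$ is larger than Graham's number $g_{64}$. In fact $q(5)>g_{2059}$, and a second round of the same argument gives a much larger lower bound. The proof counts critical points in the algebra generated by a rank-into-rank embedding.
\end{abstract}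

\section{Introduction}

For an integer $n\ge 0$, the \emph{Laver table} $A_n$ is the set $\{1,\dots,2^n\}$ with the unique binary operation $\star_n$ such that
\[
a\star_n 1\equiv a+1 \pmod{2^n},\qquad a\star_n(b\star_n c)=(a\star_n b)\star_n(a\star_n c)
\]
for all $a,b,c$. We write $\star$ when $n$ is understood. For $b<2^n$ we have $b+1=b\star 1$, so the second law gives
\begin{equation}\label{eq:rec}
a\star(b+1)=(a\star b)\star(a\star 1).
\end{equation}
In $A_2$, for example, \eqref{eq:rec} reads $4\star(b+1)=(4\star b)\star 1$ in row $4$, so this row is $1,2,3,4$. Then $3\star(b+1)=(3\star b)\star4$ gives the row $4,4,4,4$; next $2\star(b+1)=(2\star b)\star 3$ gives $3,4,3,4$; and $1\star(b+1)=(1\star b)\star 2$ gives the first row $2,4,2,4$.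

The first row $(1\star_n b)_{1\le b\le 2^n}$ is periodic, and its period $\operatorname{per}(n)$ is a power of two. Starting from $n=0$, the periods are \cite{OEIS}
\begin{equation}\label{eq:periods}
1,\ 1,\ 2,\ 4,\ 4,\ 8,\ 8,\ 8,\ 8,\ 16,\ 16,\ \dots
\end{equation}
Let $q(m)$ be the least $n$ with $\operatorname{per}(n)=2^m$. The values $q(1),\dots,q(4)=2,3,5,9$ suggest $q(5)=17$. This guess is far off. Let $\mathrm{Ack}_0(k)=k+1$, $\mathrm{Ack}_{m+1}(0)=\mathrm{Ack}_m(1)$, $\mathrm{Ack}_{m+1}(k+1)=\mathrm{Ack}_m(\mathrm{Ack}_{m+1}(k))$. By a result of Dougherty, under the axiom I3 (a large cardinal axiom not provable in ZFC, recalled in Section~\ref{sec:background}) the period $32$ occurs, and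
\[
q(5)>\mathrm{Ack}_9(\mathrm{Ack}_8(\mathrm{Ack}_8(254))).
\]

Knuth's arrows are defined by $c\uparrow^1 t=c^t$, $c\uparrow^{n+1}0=1$ and $c\uparrow^{n+1}(t+1)=c\uparrow^n(c\uparrow^{n+1}t)$. Put $g_1=3\uparrow^43$ and $g_{k+1}=3\uparrow^{g_k}3$; Graham's number is $g_{64}$. Dougherty's bound is smaller than Graham's number, and the two numbers are of different kinds. Induction on $m$ and $k$, using $2\uparrow^m2=4$, gives $\mathrm{Ack}_{m+2}(k)=2\uparrow^m(k+3)-3$ for $m\ge1$, so Dougherty's bound is written with at most seven arrows at a time, while $g_{64}$ comes from iterating the function $f(m)=3\uparrow^m3$, whose argument is the number of arrows. The question, posed in \cite{Problem}, is whether $q(5)$ is larger than Graham's number. It is.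

\begin{theorem}\label{thm:main}
In ZFC $+$ I3, $q(5)>g_{2059}$. In particular $q(5)>g_{64}$.
\end{theorem}

For a function $\Phi$, we write $\Phi^{(m)}$ for its $m$-fold iterate.

\begin{theorem}\label{thm:strong}
For $m\ge1$ let $f(m)=3\uparrow^m3$, $F_0=f$, $F_{i+1}(m)=F_i^{(m)}(m)$, $E_0(m)=F_m(m)$, $E_{i+1}(m)=E_i^{(m)}(m)$. In ZFC $+$ I3, $q(5)>E_5(g_{2059})$.
\end{theorem}

We do not claim that either bound is optimal.

The plan is as follows. Under I3 the number $q(5)-1$ counts the critical points of a certain algebra of embeddings that lie below one particular critical point $\Omega$ (Section~\ref{sec:background}). The embeddings map critical points to critical points, so a configuration lying below $x$ can be copied into an interval above $x$. We measure the height of a critical point $x$ by the length $\mu(x)$ of the longest chain of ``steps'' that fits below it. A ``link'' between two critical points $\beta<\beta'$ converts one step at $\beta'$ into $\mu(x)$ steps at $\beta$, and so turns a growth rate $\Phi$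 into the rate $\Phi^{(m)}(m)$: one link is worth one arrow (Section~\ref{sec:steps}). A fixed supply of links therefore gives a fixed number of arrows. The main point of the proof is that each step at the fourth critical point $\gamma_3$ \emph{manufactures a further link}, so that the number of links grows with $\mu(x)$ (Sections~\ref{sec:ladders} and~\ref{sec:chi}). This yields the rate $f$, and one more link iterates $f$. The same mechanism applies a second time, higher up, and gives Theorem~\ref{thm:strong}.

\section{Laver tables and critical points}\label{sec:background}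

\subsection*{Embeddings and application}
Let $V_\alpha$ be the levels of the cumulative hierarchy and let $\lambda$ be a limit ordinal. A map $k:V_\lambda\to V_\lambda$ is \emph{elementary} if it preserves the truth of all first-order formulas in the language of $\in$. Such a map is strictly increasing on ordinals, so $k(\alpha)\ge\alpha$, and $k(V_\alpha)=V_{k(\alpha)}$. If $k$ is not the identity, it moves some ordinal; the least one is the \emph{critical point} $\operatorname{crit}(k)$. It is a measurable, hence inaccessible, cardinal, and $k(x)=x$ for all $x\in V_{\operatorname{crit}(k)}$. The \emph{critical sequence} of $k$ is $\operatorname{crit}(k)$, $k(\operatorname{crit}(k))$, $k(k(\operatorname{crit}(k)))$, \dots. The axiom I3 provides a nontrivial elementary $j:V_\lambda\to V_\lambda$ with $\lambda$ the supremum of its critical sequence. We fix such a $j$.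

An embedding $l$ is not an element of $V_\lambda$, but its pieces $l\cap V_\alpha$ are, and $k$ can be applied to them. The \emph{application} of $k$ to $l$ is
\[
k\cdot l=\bigcup_{\alpha<\lambda}k(l\cap V_\alpha).
\]
It is not the composition of $k$ and $l$. Let $\mathcal A_j$ be the closure of $\{j\}$ under application; its members are nontrivial elementary embeddings of $V_\lambda$, and for $k,l,h\in\mathcal A_j$,
\begin{equation}\label{eq:app}
(k\cdot l)(k(x))=k(l(x)),\qquad \operatorname{crit}(k\cdot l)=k(\operatorname{crit}(l)),\qquad k\cdot(l\cdot h)=(k\cdot l)\cdot(k\cdot h).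
\end{equation}
All three identities say that $k$ carries statements about $l$ to statements about $k\cdot l$; for the first, apply $k$ to $(x,l(x))\in l\cap V_\alpha$. We write $l:\alpha\mapsto\beta\mapsto\gamma$ for $l(\alpha)=\beta$, $l(\beta)=\gamma$ and call these \emph{arrows} of $l$. The first identity is used constantly, in this form:
\begin{quote}
\emph{$k$ carries the arrow $\alpha\mapsto\beta$ of $l$ to the arrow $k(\alpha)\mapsto k(\beta)$ of $k\cdot l$.}
\end{quote}
In particular $(k\cdot l)(\alpha)=k(l(\alpha))$ whenever $\alpha<\operatorname{crit}(k)$. Let $C=\{\operatorname{crit}(k):k\in\mathcal A_j\}$; its elements are called \emph{points}. By the second identity, every $k\in\mathcal A_j$ maps points to points. Put $j_1=j$ and $j_{n+1}=j_n\cdot j$.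

\subsection*{The dictionary}
We use the following published facts (Laver \cite{Laver92,Laver95}; Laver--Steel; see Dehornoy \cite{DehornoyBook,DehornoyHandbook}).
\begin{itemize}
\item[(L1)] $C$ has order type $\omega$: $C=\{\gamma_0<\gamma_1<\cdots\}$.
\item[(L2)] For each $n$ there is a homomorphism $\pi_n:(\mathcal A_j,\cdot)\to(A_n,\star_n)$ with $\pi_n(j)=1$, and $\pi_n(k)=2^n$ if and only if $\operatorname{crit}(k)\ge\gamma_n$.
\item[(L3)] In $A_n$, row $a$ is periodic with period a power of $2$, and within a period it is strictly increasing. For $a<2^n$ its values lie in $(a,2^n]$, and the last value in the period is $2^n$. For $a\le 2^n$, the period of row $a$ in $A_{n+1}$ is the period in $A_n$ or twice it.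
\end{itemize}
Since $\pi_n(j_{a+1})=\pi_n(j_a)\star1$, we have $\pi_n(j_a)\equiv a\pmod{2^n}$. Hence $\pi_n(j_{2^m})=2^{\min(m,n)}$, and (L2) for $n=m$ and $n=m+1$ gives $\operatorname{crit}(j_{2^m})=\gamma_m$.

\begin{lemma}\label{lem:dict}
We have $j(\gamma_0)=\gamma_1$, $j(\gamma_1)=\gamma_2$, $j(\gamma_2)=\gamma_4$, $j(\gamma_3)=\gamma_8$. Moreover, with $\Omega=j(\gamma_4)$,
\[
q(5)=|C\cap\Omega|+1 .
\]
\end{lemma}

\begin{proof}
By \eqref{eq:app}, $j(\gamma_m)=\operatorname{crit}(j\cdot j_{2^m})$, so by (L2), $j(\gamma_m)\ge\gamma_n$ if and only if $1\star_n2^{\min(m,n)}=2^n$. By (L3), $1\star_n b=2^n$ exactly when $\operatorname{per}(n)$ divides $b$. As $\operatorname{per}(n)$ is a power of $2$ not exceeding $2^n$, we obtain: $j(\gamma_m)\ge\gamma_n$ if and only if $\operatorname{per}(n)\le2^m$. Thus $j(\gamma_m)=\gamma_N$, where $N$ is the largest index with $\operatorname{per}(N)\le2^m$, and \eqref{eq:periods} gives $N=1,2,4,8$ for $m=0,1,2,3$. For $m=4$, let $\Omega=\gamma_N$. Then $\operatorname{per}(n)\le16$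 for $n\le N$ and $16<\operatorname{per}(N+1)\le2\operatorname{per}(N)\le32$. So $q(5)=N+1$, and $N=|C\cap\Omega|$.
\end{proof}

The ten periods $\operatorname{per}(0),\dots,\operatorname{per}(9)$ are the only data taken from computed tables. One more value is obtained by hand.

\begin{lemma}\label{lem:j7}
$j_7(\gamma_1)=\gamma_4$.
\end{lemma}

\begin{proof}
As $\operatorname{crit}(j_2)=\gamma_1$, we have $j_7(\gamma_1)=\operatorname{crit}(j_7\cdot j_2)$. Let $n\in\{4,5\}$. By \eqref{eq:rec}, $\pi_n(j_7\cdot j_2)=7\star2=(7\star1)\star(7\star1)=8\star8$ in $A_n$. By (L3), each of the rows $9,\dots,15$ of $A_4$ takes at most $7$ values, so its period divides $4$, and its period in $A_5$ divides $8$. Now $8\star1=9$, and if $8\star b=8+b$ with $1\le b\le7$, then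
\[
8\star(b+1)=(8+b)\star9=(8+b)\star1=8+b+1 .
\]
So $8\star8=16$ both in $A_4$ and in $A_5$. By (L2), $\gamma_4\le\operatorname{crit}(j_7\cdot j_2)<\gamma_5$.
\end{proof}

From here on the task is to find many points below $\Omega$.

\section{Landmarks below $\Omega$}\label{sec:landmarks}

The simplest way to produce points is to copy them. If $k:\gamma_0\mapsto x\mapsto x'$, then $k$ maps $C\cap x$ injectively into $C\cap[x,x')$, so
\begin{equation}\label{eq:double}
|C\cap x'|\ge2\,|C\cap x| .
\end{equation}
To use such arguments below $\Omega$ we need embeddings whose critical sequences stay below $\Omega$ for several terms. They first appear at $j_6,j_7,j_8$.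

The critical sequence of $j$ begins $\gamma_0\mapsto\gamma_1\mapsto\gamma_2\mapsto\gamma_4\mapsto\Omega$, and $j_n$ carries it to the critical sequence of $j_{n+1}$:
\[
\operatorname{crit}(j_{n+1})=j_n(\gamma_0)\ \mapsto\ j_n(\gamma_1)\ \mapsto\ j_n(\gamma_2)\ \mapsto\ j_n(\gamma_4).
\]
This fills Table~\ref{tab:j} row by row. The last entry of row $n+1$ is read off from the columns $\gamma_0,\gamma_1,\gamma_2,\gamma_4$ of row $n$; the other entries of row $n+1$ are read off from that sequence, points below the critical point being fixed. The remaining entries are these. The point $j_3(\gamma_1)$ lies strictly between $j_3(\gamma_0)=\gamma_2$ and $j_3(\gamma_2)=\gamma_4$, so it is $\gamma_3$; this is the copying argument in its smallest case. The value $j_7(\gamma_1)$ is Lemma~\ref{lem:j7}. We name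
\[
\rho=j_5(\gamma_2),\qquad r=j_7,\qquad \eta_i=r(\gamma_i)\quad(i=2,3,4),
\]
and the critical sequence $\gamma_0\mapsto\gamma_3\mapsto j_6(\gamma_2)$ of $r$ shows $j_6(\gamma_2)=\eta_3$. Since $r$ and $j_5$ are increasing, $\gamma_4<\eta_2<\eta_3<\eta_4$ and $\rho<\Omega$.

\begin{table}[ht]
\centering
\begin{tabular}{c|ccccc|l}
$k$ & $k(\gamma_0)$ & $k(\gamma_1)$ & $k(\gamma_2)$ & $k(\gamma_3)$ & $k(\gamma_4)$ & critical sequence of $k$\\
\hline
$j$ & $\gamma_1$ & $\gamma_2$ & $\gamma_4$ & $\gamma_8$ & $\Omega$ & $\gamma_0\mapsto\gamma_1\mapsto\gamma_2\mapsto\gamma_4\mapsto\Omega$\\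
$j_2$ & $\gamma_0$ & $\gamma_2$ & $\gamma_4$ & & $\Omega$ & $\gamma_1\mapsto\gamma_2\mapsto\gamma_4\mapsto\Omega$\\
$j_3$ & $\gamma_2$ & $\gamma_3$ & $\gamma_4$ & & $\Omega$ & $\gamma_0\mapsto\gamma_2\mapsto\gamma_4\mapsto\Omega$\\
$j_4$ & $\gamma_0$ & $\gamma_1$ & $\gamma_3$ & $\gamma_4$ & $\Omega$ & $\gamma_2\mapsto\gamma_3\mapsto\gamma_4\mapsto\Omega$\\
$j_5$ & $\gamma_1$ & $\gamma_3$ & $\rho$ & $\Omega$ & & $\gamma_0\mapsto\gamma_1\mapsto\gamma_3\mapsto\Omega$\\
$j_6$ & $\gamma_0$ & $\gamma_3$ & $\eta_3$ & $\rho$ & & $\gamma_1\mapsto\gamma_3\mapsto\rho$\\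
$r=j_7$ & $\gamma_3$ & $\gamma_4$ & $\eta_2$ & $\eta_3$ & $\eta_4$ & $\gamma_0\mapsto\gamma_3\mapsto\eta_3$\\
$j_8$ & $\gamma_0$ & $\gamma_1$ & $\gamma_2$ & $\gamma_4$ & $\eta_2$ & $\gamma_3\mapsto\gamma_4\mapsto\eta_2\mapsto\eta_4$
\end{tabular}
\caption{Values of $j_1,\dots,j_8$. Blank entries are not needed.}\label{tab:j}
\end{table}

Table~\ref{tab:aux} defines four further embeddings $p,\varphi,e,s$. In each row, the arrows of $k\cdot l$ are obtained by applying $k$ to the arrows of $l$, and the first arrow starts at the critical point. Note that $\varphi(\gamma_2)<\varphi(\gamma_4)=\eta_2$.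

\begin{table}[ht]
\centering
\begin{tabular}{l|l|l}
$k\cdot l$ & arrows of $l$ & arrows of $k\cdot l$\\
\hline
$p=j_8\cdot j_4$ & $\gamma_2\mapsto\gamma_3\mapsto\gamma_4$ & $\gamma_2\mapsto\gamma_4\mapsto\eta_2$\\
$\varphi=p\cdot j$ & $\gamma_0\mapsto\gamma_1\mapsto\gamma_2\mapsto\gamma_4$ & $\gamma_0\mapsto\gamma_1\mapsto\gamma_4\mapsto\eta_2$\\
$e=r\cdot j_3$ & $\gamma_0\mapsto\gamma_2\mapsto\gamma_4$, \ $\gamma_1\mapsto\gamma_3$ & $\gamma_3\mapsto\eta_2\mapsto\eta_4$, \ $\gamma_4\mapsto\eta_3$\\
$s=r\cdot r$ & $\gamma_0\mapsto\gamma_3\mapsto\eta_3$ & $\gamma_3\mapsto\eta_3\mapsto r(\eta_3)$\\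
 & $\gamma_1\mapsto\gamma_4\mapsto\eta_4$, \ $\gamma_2\mapsto\eta_2$ & $\gamma_4\mapsto\eta_4\mapsto r(\eta_4)$, \ $\eta_2\mapsto r(\eta_2)$
\end{tabular}
\caption{The auxiliary embeddings.}\label{tab:aux}
\end{table}

Two comparisons between landmarks are needed. The first places $j(\gamma_3)$ below $\eta_2$.

\begin{lemma}\label{lem:gamma8}
$\gamma_8<\eta_2$.
\end{lemma}

\begin{proof}
The embedding $p$ carries the critical sequence $\gamma_1\mapsto\gamma_2\mapsto\gamma_4$ of $j_2$ to the critical sequence $\gamma_1\mapsto\gamma_4\mapsto\eta_2$ of $h=p\cdot j_2$. So $h(\gamma_2)<h(\gamma_4)=\eta_2$. Next, $h$ carries the arrows $\gamma_0\mapsto\gamma_1\mapsto\gamma_2$ of $j$ to the arrows $\gamma_0\mapsto\gamma_4\mapsto h(\gamma_2)$ of $h\cdot j$. By \eqref{eq:double}, $|C\cap h(\gamma_2)|\ge8$, that is, $\gamma_8\le h(\gamma_2)$.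
\end{proof}

The second comparison tells us how much room there is below $\Omega$.

\begin{lemma}\label{lem:room}
$r(\eta_2)<\rho<\Omega$ and $r(r(\eta_2))<\Omega$.
\end{lemma}

\begin{proof}
First let $h\in\mathcal A_j$ satisfy $h(\gamma_1)=\gamma_3$, and put $k=h\cdot j$. We claim that $k(k(\gamma_2))<h(\gamma_3)$. The critical sequence of $k$ begins $h(\gamma_0)\mapsto h(\gamma_1)=\gamma_3$, so $\operatorname{crit}(k\cdot k)=\gamma_3$ and $k\cdot k$ fixes $\gamma_2$. Let $w=(k\cdot k)\cdot k$. Then $w(\gamma_2)=(k\cdot k)(k(\gamma_2))=k(k(\gamma_2))$. By left distributivity, $w=h\cdot((j\cdot j)\cdot j)=h\cdot j_3$, so $w(\gamma_3)=w(h(\gamma_1))=h(j_3(\gamma_1))=h(\gamma_3)$. The claim follows from $w(\gamma_2)<w(\gamma_3)$.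

For $h=j_6$, $k=r$, the claim reads $r(\eta_2)<\rho$. For $h=j_5$, $k=j_6$, it reads $j_6(\eta_3)<\Omega$. Finally, using $r=j_6\cdot j$ and $\gamma_8<\eta_2<\eta_3$,
\[
r(r(\eta_2))<r(\rho)=r(j_6(\gamma_3))=j_6(j(\gamma_3))=j_6(\gamma_8)<j_6(\eta_3)<\Omega.\qedhere
\]
\end{proof}

Theorem~\ref{thm:main} will count points below $r(\eta_2)$, and Theorem~\ref{thm:strong} points below $r(r(\eta_2))$.

\section{Steps, chains and links}\label{sec:steps}

Inequality \eqref{eq:double} copies a bare set of points, and the copy is only counted. To iterate, we copy points together with the embeddings that join them. All ordinals named below are points.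

\begin{definition}
A \emph{$\beta$-step from $x$ to $x'$} is an embedding $k\in\mathcal A_j$ with $\operatorname{crit}(k)=\beta$, $k(\beta)=x$ and $k(x)\le x'$. A \emph{$\beta$-chain of length $n$ from $c_0$ to $c_n$} is a sequence $c_0,\dots,c_n$ with a $\beta$-step from $c_i$ to $c_{i+1}$ for each $i<n$. For $x\ge\gamma_2$, let $\mu(x)$ be the largest $m\ge0$ such that there is a $\gamma_1$-chain of length $m$ from $\gamma_2$ to a point $\le x$.
\end{definition}

For a step, $\beta<x$ gives $x=k(\beta)<k(x)\le x'$, so chains are strictly increasing. Hence $\mu(x)\le|C\cap x|<\omega$, and $\mu$ is nondecreasing. The $\gamma_1$-step $j_2$ from $\gamma_2$ to $\gamma_4$ shows that $\mu(x)\ge1$ for $x\ge\gamma_4$. Two facts are used freely. The last point of a chain of length $\ge1$ may be replaced by any larger point. And if $k$ is a $\beta$-step from $x$ to $x'$ and $v\in\mathcal A_j$, then $v\cdot k$ has critical point $v(\beta)$ and arrows $v(\beta)\mapsto v(x)\mapsto v(k(x))\le v(x')$; so $v$ maps $\beta$-chains to $v(\beta)$-chains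 of the same length.

\begin{lemma}\label{lem:exp}
For $x\ge\gamma_2$ there is a $\gamma_0$-chain of length $2^{\mu(x)}$ from $\gamma_1$ to a point $\le x$.
\end{lemma}

\begin{proof}
Let $\gamma_2=c_0<\dots<c_m\le x$ be a $\gamma_1$-chain with $m=\mu(x)$. We build a $\gamma_0$-chain of length $2^i$ from $\gamma_1$ to $c_i$ by induction on $i$. For $i=0$, $j$ is a $\gamma_0$-step from $\gamma_1$ to $\gamma_2$. Let $k$ be the $\gamma_1$-step from $c_i$ to $c_{i+1}$. It fixes $\gamma_0$, so it maps the chain from $\gamma_1$ to $c_i$ to a $\gamma_0$-chain from $k(\gamma_1)=c_i$ to $k(c_i)\le c_{i+1}$. Concatenate the two chains and raise the last point to $c_{i+1}$.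
\end{proof}

\begin{example}\label{ex:three}
We show $\mu(\eta_2)\ge3$. For $x=\gamma_4$, the proof above gives the $\gamma_0$-chain $\gamma_1<\gamma_2<\gamma_4$ with steps $j$ and $j_2\cdot j=j_3$. We want to turn it into a $\gamma_1$-chain that starts at $\gamma_4$, so we need an embedding with $\gamma_0\mapsto\gamma_1$ and $\gamma_1\mapsto\gamma_4$. The embedding $j$ has $\gamma_0\mapsto\gamma_1$ and $\gamma_1\mapsto\gamma_2$; the $\gamma_2$-step $p$ from $\gamma_4$ to $\eta_2$ fixes $\gamma_0,\gamma_1$ and moves $\gamma_2$ to $\gamma_4$; so $\varphi=p\cdot j$ has the required arrows. It maps our chain to the $\gamma_1$-chain $\gamma_4<\varphi(\gamma_2)<\varphi(\gamma_4)=\eta_2$. Together with the step $j_2$ this gives the $\gamma_1$-chain $\gamma_2<\gamma_4<\varphi(\gamma_2)<\eta_2$. One $\gamma_2$-step has been converted into $2^1$ many $\gamma_1$-steps. The copy ended below $\eta_2$ because $\varphi(\gamma_4)=p(j(\gamma_2))$ and $j(\gamma_2)$ does not exceed the starting point $\gamma_4$ of the step.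
\end{example}

The role of $j$ in the example is isolated in the next definition.

\begin{definition}
Let $\varepsilon\in\{0,1\}$, $\gamma_1\le\beta<\beta'$ and $\beta'>\gamma_{\varepsilon+1}$. A \emph{link $\beta\to\beta'$ of type $\varepsilon$ bounded by $z$} is an embedding $\psi\in\mathcal A_j$ with
\[
\psi(\gamma_\varepsilon)=\beta,\qquad\psi(\gamma_{\varepsilon+1})=\beta',\qquad\psi(\beta')\le z .
\]
\end{definition}

\begin{lemma}[transport]\label{lem:transport}
Let $\psi$ be a link $\beta\to\beta'$ of type $\varepsilon$ bounded by $z$, and let $u\in\mathcal A_j$ with $\operatorname{crit}(u)>\gamma_{\varepsilon+1}$. Then $u\cdot\psi$ is a link $u(\beta)\to u(\beta')$ of type $\varepsilon$ bounded by $u(z)$.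
\end{lemma}

\begin{proof}
Since $u$ fixes $\gamma_\varepsilon$ and $\gamma_{\varepsilon+1}$, it carries the three arrows of $\psi$ to $\gamma_\varepsilon\mapsto u(\beta)$, $\gamma_{\varepsilon+1}\mapsto u(\beta')$ and $u(\beta')\mapsto u(\psi(\beta'))\le u(z)$. The side conditions persist because $u(\beta)\ge\beta$ and $u(\beta')\ge\beta'$.
\end{proof}

\begin{lemma}[conversion]\label{lem:convert}
Given a link $\beta\to\beta'$ bounded by $z$ and a $\beta'$-step from $x\ge z$ to $x'$, there is a $\beta$-chain from $x$ to a point $\le x'$, of length $2^{\mu(x)}$ if the link has type $0$ and of length $\mu(x)$ if it has type $1$.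
\end{lemma}

\begin{proof}
Let $\psi$ be the link, $\varepsilon$ its type, and $k$ the step; note $x>\beta'\ge\gamma_2$. As $\operatorname{crit}(k)=\beta'$ exceeds both $\gamma_{\varepsilon+1}$ and $\beta$, Lemma~\ref{lem:transport} shows that $w=k\cdot\psi$ satisfies
\[
w(\gamma_\varepsilon)=\beta,\qquad w(\gamma_{\varepsilon+1})=x,\qquad w(x)\le k(z)\le k(x)\le x' .
\]
There is a $\gamma_\varepsilon$-chain of the stated length from $\gamma_{\varepsilon+1}$ to a point $\le x$: by Lemma~\ref{lem:exp} for $\varepsilon=0$, by the definition of $\mu$ for $\varepsilon=1$. Its image under $w$ is the required chain.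
\end{proof}

The condition $\beta'>\gamma_{\varepsilon+1}$ makes the step fix $\gamma_{\varepsilon+1}$. The condition $x\ge z$ keeps the copied chain below $x'$; so a link is useful only for steps that start above its bound. For instance, $j_3$ is a link $\gamma_3\to\gamma_4$ of type $1$, but $j_3(\gamma_4)=\Omega$, and it says nothing about steps below $\Omega$.

\begin{lemma}\label{lem:2059}
$\mu(\eta_4)\ge2059$.
\end{lemma}

\begin{proof}
The embedding $j$ is a link $\gamma_1\to\gamma_2$ of type $0$ bounded by $\gamma_4$. Consider a $\gamma_2$-step from $x\ge\gamma_4$ to $x'$. Take a $\gamma_1$-chain of length $\mu(x)\ge1$ from $\gamma_2$, raise its last point to $x$, and append the chain of Lemma~\ref{lem:convert}. This gives $\mu(x')\ge\mu(x)+2^{\mu(x)}$. The steps $j_4$ and $p$ form a $\gamma_2$-chain $\gamma_3<\gamma_4<\eta_2$. The embedding $e$ fixes $\gamma_2$ and maps this chain to the $\gamma_2$-chain $\eta_2<\eta_3<\eta_4$. So $\gamma_4<\eta_2<\eta_3<\eta_4$ is a $\gamma_2$-chain, and as $m+2^m$ is increasing,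 $\mu(\gamma_4)\ge1$, $\mu(\eta_2)\ge3$, $\mu(\eta_3)\ge3+2^3=11$, $\mu(\eta_4)\ge11+2^{11}=2059$.
\end{proof}

\subsection*{Growth rates}
A \emph{growth function} is a nondecreasing function $\Phi$ on the positive integers with $\Phi(m)\ge m$. Then $\Phi^{(n)}(m)$ is nondecreasing in $m$ and in $n$. The \emph{hierarchy} over a growth function $\Phi_0$ is given by $\Phi_{i+1}(m)=\Phi_i^{(m)}(m)$. If $\Phi_i$ is a growth function, then $\Phi_i^{(m)}(m)\le\Phi_i^{(m)}(m')\le\Phi_i^{(m')}(m')$ for $m\le m'$, and $\Phi_{i+1}(m)\ge\Phi_i(m)\ge m$ because $m\ge1$. So all $\Phi_i$ are growth functions, $\Phi_i\le\Phi_{i+1}$, and the diagonal $m\mapsto\Phi_m(m)$ is again a growth function. Let $(G_i)$ be the hierarchy over $G_0(m)=m+1$.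

\begin{lemma}\label{lem:arrows}
For $n\ge1$ the function $t\mapsto3\uparrow^nt$ is strictly increasing. The function $f(m)=3\uparrow^m3$ is strictly increasing with $f(m)>m$. For $n\ge1$ and $m\ge2$, $G_{n+2}(m)\ge3\uparrow^nm$.
\end{lemma}

\begin{proof}
Write $h_n(t)=3\uparrow^nt$, so $h_{n+1}(t)=h_n^{(t)}(1)$. If $h_n(t)>t$ for all $t\ge0$, then $h_{n+1}(t+1)=h_n(h_{n+1}(t))>h_{n+1}(t)$, and with $h_{n+1}(0)=1$ also $h_{n+1}(t)>t$. This proves the first claim by induction. Since $h_{n+1}(1)=h_n(1)=3$, we get $f(n+1)=h_n(h_n(3))>h_n(3)=f(n)$, and $f(1)=27$ gives $f(m)>m$. For the last claim, $G_1(m)=2m$, $G_2(m)=m2^m$, and for $m\ge2$, $G_3(m)\ge G_2(G_2(m))\ge2^{m2^m}\ge4^m\ge3^m$. Suppose the claim holds for $n$. The iterates $t_i=G_{n+2}^{(i)}(m)$ are all $\ge2$, so $t_{i+1}\ge h_n(t_i)$; from $t_0\ge1$ we get $t_i\ge h_n^{(i)}(1)$, and $G_{n+3}(m)=t_m\ge h_{n+1}(m)$.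
\end{proof}

Thus $f$ is a growth function, and so are all $F_i$ and $E_i$ of Theorem~\ref{thm:strong}.

\begin{definition}
Let $\Phi$ be a growth function and $x_0\ge\gamma_4$. A point $\beta$ \emph{has rate $\Phi$ above $x_0$} if every $\beta$-step from a point $x\ge x_0$ to a point $x'$ satisfies $\mu(x')\ge\Phi(\mu(x))$.
\end{definition}

The requirement $x_0\ge\gamma_4$ ensures $\mu(x)\ge1$. The point $\gamma_1$ has rate $G_0$ above $\gamma_4$: raise the last point of a longest $\gamma_1$-chain to $x$ and append the step.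

\begin{lemma}[levels]\label{lem:levels}
Let $\beta_0$ have rate $\Phi_0$ above $x_0$, let $(\Phi_i)$ be the hierarchy over $\Phi_0$, and let $\beta_0\to\beta_1\to\dots\to\beta_n$ be links bounded by $z$. Then $\beta_n$ has rate $\Phi_n$ above $\max(x_0,z)$.
\end{lemma}

\begin{proof}
We use induction on $n$; the case $n=0$ is the hypothesis. Let $n\ge1$, take a $\beta_n$-step from $x\ge\max(x_0,z)$ to $x'$, and put $m=\mu(x)$. Lemma~\ref{lem:convert} gives a $\beta_{n-1}$-chain of length at least $m$; let $x=c_0<\dots<c_m\le x'$ be its initial part. All $c_i$ are $\ge\max(x_0,z)$, so $\mu(c_{i+1})\ge\Phi_{n-1}(\mu(c_i))$ by induction. Hence $\mu(x')\ge\mu(c_m)\ge\Phi_{n-1}^{(m)}(m)=\Phi_n(m)$.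
\end{proof}

\section{Ladders: a step that adds a link}\label{sec:ladders}

By Lemmas~\ref{lem:levels} and~\ref{lem:arrows}, a sequence of $n+2$ links starting at $\gamma_1$, followed by a step at the top point that starts above the bound, produces growth $3\uparrow^nm$. To reach $3\uparrow^m3$ we must build such a configuration with about $m$ links. We build it along a $\gamma_3$-chain $c_0<c_1<\cdots$ with $c_0\ge\eta_3$, adding one link at each step.

\subsection*{The first two steps}
Below $c_0$ we have a configuration with no link: the $\gamma_1$-step $j_2$ from $\gamma_2$ to $\gamma_4$. Let $b$ be the $\gamma_3$-step from $c_0$ to $c_1$. Applying $b$ to a configuration gains nothing, since $b$ fixes the bottom point $\gamma_1$ and the number of links stays the same. Use instead $v=b\cdot r$, which has $v(\gamma_0)=b(\gamma_3)=c_0$, $v(\gamma_1)=b(\gamma_4)$, $v(\gamma_2)=b(\eta_2)$. It moves the bottom point up to $b(\gamma_4)$: $v\cdot j_2$ is a $b(\gamma_4)$-step from $b(\eta_2)$ to $v(\gamma_4)$, and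
\[
v(\gamma_4)\le v(c_0)=v(b(\gamma_3))=b(\eta_3)\le b(c_0)\le c_1 .
\]
The gap between $\gamma_1$ and $b(\gamma_4)$ is closed by a new link: $\varphi$ is a link $\gamma_1\to\gamma_4$ bounded by $\eta_2$, so $b\cdot\varphi$ is a link $\gamma_1\to b(\gamma_4)$ bounded by $b(\eta_2)$. Below $c_1$ we now have one link and a step on top of it.

For the next step $\tilde b$, from $c_1$ to $c_2$, put $\tilde v=\tilde b\cdot r$. The top step moves up under $\tilde v$ as before, and $\tilde b\cdot\varphi$ is a new bottom link. The difficulty is the old link $\kappa=b\cdot\varphi$: since $\operatorname{crit}(\tilde v)=\gamma_0$, Lemma~\ref{lem:transport} does not apply, and $\tilde v\cdot\kappa$ fixes $\gamma_0,\gamma_1,\gamma_2$, so it is not a link. What it does have is a high critical point $\tilde v(\gamma_0)=c_1$ and the arrows $\tilde v(\gamma_i)\mapsto\tilde v(\kappa(\gamma_i))$. So $\tilde v\cdot\kappa$ can \emph{transport} a link: any link $\tilde v(\gamma_0)\to\tilde v(\gamma_1)$ bounded by $\tilde v(\gamma_2)$ goes to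 a link $\tilde v(\kappa(\gamma_0))\to\tilde v(\kappa(\gamma_1))$ bounded by $\tilde v(\kappa(\gamma_2))$. Two things follow. The data to be preserved from step to step are the values $\kappa(\gamma_0),\kappa(\gamma_1),\kappa(\gamma_2)$, and we need one special link for each step $\tilde b$, which is constructed in Section~\ref{sec:chi}.

\subsection*{The general construction}
The argument is used twice, so we state it for both cases at once. Fix points $\delta_0<\delta_1<\delta_2$; then $\delta_1\ge\gamma_1$ and $\delta_2\ge\gamma_2$. A \emph{prelink $\beta\rightharpoonup\beta'$ bounded by $z$} is an embedding $\kappa\in\mathcal A_j$ with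
\[
\operatorname{crit}(\kappa)=\delta_0,\qquad\kappa(\delta_0)=\beta,\qquad\kappa(\delta_1)=\beta',\qquad\kappa(\delta_2)\le z .
\]
Prelinks are transported like links: if $\operatorname{crit}(u)>\delta_2$, then $u\cdot\kappa$ has critical point $u(\delta_0)=\delta_0$ and $(u\cdot\kappa)(\delta_i)=u(\kappa(\delta_i))$, so it is a prelink $u(\beta)\rightharpoonup u(\beta')$ bounded by $u(z)$.

\begin{definition}\label{def:frame}
A \emph{frame} is a tuple $(\delta_0,\delta_1,\delta_2,t)$ of points $\delta_0<\delta_1<\delta_2$ and an embedding $t\in\mathcal A_j$ with $\operatorname{crit}(t)=\delta_0$ such that, with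
\[
\tau=t(\delta_0),\qquad\theta=t(\delta_1),\qquad\zeta=t(\delta_2),\qquad\sigma=t(\tau),
\]
we have $\tau>\delta_2$ and the following hold.
\begin{itemize}
\item[(F1)] There are a link $\delta_1\to\theta$ and a prelink $\delta_1\rightharpoonup\theta$, both bounded by $\zeta$.
\item[(F2)] For every $b\in\mathcal A_j$ with $\operatorname{crit}(b)=\tau$ there is a link $b(\tau)\to b(\theta)$ bounded by $b(\zeta)$.
\item[(F3)] There is a $\delta_1$-step from a point $\ge\delta_2$ to $\sigma$.
\end{itemize}
A \emph{ladder of height $n$ below $w$} consists of points $\delta_1=\beta_0<\dots<\beta_n$ and $z\ge\delta_2$, prelinks $\beta_i\rightharpoonup\beta_{i+1}$ bounded by $z$ for $i<n$, and a \emph{top step}: a $\beta_n$-step from a point $x\ge z$ to $w$.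
\end{definition}

The discussion above is the case $(\gamma_0,\gamma_1,\gamma_2,r)$. By (F3), with $z=\delta_2$, there is a ladder of height $0$ below every $w\ge\sigma$. For the rest of this section a frame is fixed.

\begin{lemma}[lifting]\label{lem:lift}
Let $\operatorname{crit}(b)=\tau$ and $v=b\cdot t$. If there is a prelink $\beta\rightharpoonup\beta'$ bounded by $z$, then there are a prelink $v(\beta)\rightharpoonup v(\beta')$ and a link $v(\beta)\to v(\beta')$, both bounded by $v(z)$.
\end{lemma}

\begin{proof}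
Since $\tau>\delta_2$, the embedding $b$ fixes each $\delta_i$. So $\operatorname{crit}(v)=\delta_0$ and
\begin{equation}\label{eq:v}
v(\delta_0)=b(\tau),\qquad v(\delta_1)=b(\theta),\qquad v(\delta_2)=b(\zeta).
\end{equation}
Thus $v$ itself is a prelink $v(\delta_0)\rightharpoonup v(\delta_1)$ bounded by $v(\delta_2)$, and (F2) gives a link $\chi$ from $v(\delta_0)$ to $v(\delta_1)$ with the same bound. Let $\kappa$ be the given prelink and $u=v\cdot\kappa$. Then $\operatorname{crit}(u)=v(\delta_0)=b(\tau)>\delta_2\ge\gamma_2$, so $u$ transports both $v$ and $\chi$. Since $u(v(\delta_0))=v(\beta)$, $u(v(\delta_1))=v(\beta')$ and $u(v(\delta_2))=v(\kappa(\delta_2))\le v(z)$, the embeddings $u\cdot v$ and $u\cdot\chi$ are as required.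
\end{proof}

\begin{proposition}\label{prop:raise}
Let $b$ be a $\tau$-step from $\nu\ge\sigma$ to $\nu'$, and suppose there is a ladder of height $n$ below $\nu$. Then there is a ladder $\beta'_0<\dots<\beta'_{n+1}$, $z'$ of height $n+1$ below $\nu'$ whose top step starts above $\nu$, together with links $\beta'_0\to\dots\to\beta'_{n+1}$ bounded by $z'$.
\end{proposition}

\begin{proof}
Let $\beta_0,\dots,\beta_n,z$ be the points of the given ladder and $K$ its top step, from $x\ge z$ to $\nu$. Put $v=b\cdot t$, $\beta'_0=\delta_1$, $\beta'_{i+1}=v(\beta_i)$ and $z'=v(z)$. By \eqref{eq:v}, $\beta'_1=b(\theta)>\delta_1$ and $z'\ge v(\delta_2)=b(\zeta)>\delta_2$.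

\emph{The new bottom rung.} As $\operatorname{crit}(b)=\tau>\delta_2\ge\gamma_2$, the embedding $b$ transports the link and the prelink of (F1) to a link and a prelink from $b(\delta_1)=\beta'_0$ to $b(\theta)=\beta'_1$, bounded by $b(\zeta)\le z'$.

\emph{The old rungs.} Lemma~\ref{lem:lift} gives a link and a prelink from $v(\beta_i)$ to $v(\beta_{i+1})$ bounded by $z'$, for each $i<n$.

\emph{The top step.} The embedding $v\cdot K$ is a $v(\beta_n)$-step from $v(x)\ge z'$ to $v(\nu)$. Here $v(x)>v(\delta_0)=\nu$ because $x\ge\delta_2$, and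
\[
v(\nu)=v(b(\tau))=b(t(\tau))=b(\sigma)\le b(\nu)\le\nu' .
\]
This is the place where $\nu\ge\sigma$ is used: it makes the lifted ladder fit below $\nu'$.
\end{proof}

\begin{corollary}\label{cor:climb}
Let $\delta_1$ have rate $\Phi_0$ above $x_0$, where $\gamma_4\le x_0\le\sigma$, and let $(\Phi_i)$ be the hierarchy over $\Phi_0$. If $c_0<\dots<c_M$ is a $\tau$-chain with $M\ge1$ and $c_0\ge\sigma$, then $\mu(c_M)\ge\Phi_M(\mu(c_0))$.
\end{corollary}

\begin{proof}
There is a ladder of height $0$ below $c_0$, and Proposition~\ref{prop:raise} gives inductively a ladder of height $i$ below $c_i$. The last one has points $\delta_1=\beta_0<\dots<\beta_M$ joined by links bounded by $z$, and its top step goes from a point $x\ge z$ with $x>c_{M-1}\ge c_0\ge x_0$ to $c_M$. By Lemma~\ref{lem:levels}, $\mu(c_M)\ge\Phi_M(\mu(x))\ge\Phi_M(\mu(c_0))$.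
\end{proof}

\section{A link with a small bound, and two frames}\label{sec:chi}

Condition (F2) for $(\gamma_0,\gamma_1,\gamma_2,r)$ asks, for every $b$ with critical point $\gamma_3$, for a link $b(\gamma_3)\to b(\gamma_4)$ bounded by $b(\eta_2)$. Transport of the two links $\gamma_3\to\gamma_4$ visible in Table~\ref{tab:j}, namely $r$ and $j_3$, gives the bounds $b(\eta_4)$ and $b(\Omega)$, which are too large. Indeed, if $v=b\cdot r$ were used for $\chi$ in Lemma~\ref{lem:lift}, the lifted link $u\cdot v$ would send $v(\beta')=u(b(\gamma_4))$ to $u(v(b(\gamma_4)))=v(\kappa(b(\gamma_4)))>v(\nu)$, while the lifted top step starts at $v(x)<v(\nu)$.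

We modify $b\cdot j_3$ instead. With $g=b\cdot j$ we have $b\cdot j_3=(g\cdot g)\cdot g$. Since $b$ is the identity below $\gamma_3$, the embedding $g$ looks like $j$ up to rank $\gamma_3$. Replacing the last two factors $g$ by $j$ gives $(g\cdot j)\cdot j$, which will have the same values at $\gamma_1$ and $\gamma_2$, and a small value at $b(\gamma_4)$. We first make ``looks like'' precise.

For a limit ordinal $\gamma<\lambda$ let $k^{[\gamma]}=\{(x,y)\in V_\gamma\times V_\gamma:y\in k(x)\}$, and write $k\equiv_\gamma l$ if $k^{[\gamma]}=l^{[\gamma]}$. This is an equivalence relation, and $k\equiv_\gamma l$ implies $k\equiv_{\gamma'}l$ for limit $\gamma'\le\gamma$. Points are limit ordinals.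

\begin{lemma}\label{lem:cong}
Let $k,l,h\in\mathcal A_j$.
\begin{itemize}
\item[(a)] If $k\equiv_\gamma l$, then $h\cdot k\equiv_{h(\gamma)}h\cdot l$.
\item[(b)] If $k\equiv_\gamma l$, then $k\cdot h\equiv_\gamma l\cdot h$.
\item[(c)] $k\cdot h\equiv_{\operatorname{crit}(k)}h$.
\item[(d)] If $k\equiv_\gamma l$, $\alpha<\gamma$ and $k(\alpha)<\gamma$, then $l(\alpha)=k(\alpha)$.
\end{itemize}
\end{lemma}

\begin{proof}
For $\alpha<\lambda$ the restriction $k|_{V_\alpha}$ is contained in $k\cap V_{\alpha'}$ for some $\alpha'<\lambda$. So $h(k|_{V_\alpha})$ is a function with domain $V_{h(\alpha)}$ contained in $h\cdot k$, that is,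
\begin{equation}\label{eq:restr}
h(k|_{V_\alpha})=(h\cdot k)|_{V_{h(\alpha)}} .
\end{equation}

(a) The set $k^{[\gamma]}$ is defined in $V_\lambda$ from $k|_{V_\gamma}$ and $V_\gamma$. Applying $h$ to the definition and using \eqref{eq:restr} gives $h(k^{[\gamma]})=(h\cdot k)^{[h(\gamma)]}$, and the same holds for $l$.

(b) Let $x,y\in V_\gamma$. As $\gamma$ is a limit, there is $\alpha<\gamma$ with $(x,y)\in V_\alpha$, and $H=\{(x',y')\in V_\alpha:y'\in h(x')\}$ belongs to $V_\gamma$. By \eqref{eq:restr}, $k(H)=\{(x',y')\in V_{k(\alpha)}:y'\in(k\cdot h)(x')\}$, and $k(\alpha)\ge\alpha$. Hence $y\in(k\cdot h)(x)$ if and only if $(x,y)\in k(H)$, that is, $(H,(x,y))\in k^{[\gamma]}$. The same equivalence holds for $l$.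

(c) Take $\gamma=\operatorname{crit}(k)$ in the argument for (b). Then $k(H)=H$, so $y\in(k\cdot h)(x)$ if and only if $(x,y)\in H$, that is, $y\in h(x)$.

(d) We have $l(\alpha)\cap\gamma=k(\alpha)\cap\gamma=k(\alpha)<\gamma$, and $l(\alpha)\cap\gamma=\min(l(\alpha),\gamma)$.
\end{proof}

\begin{lemma}\label{lem:chi}
Let $b\in\mathcal A_j$ with $\operatorname{crit}(b)=\gamma_3$. Then $\chi_b=((b\cdot j)\cdot j)\cdot j$ is a link $b(\gamma_3)\to b(\gamma_4)$ of type $1$ bounded by $b(\eta_2)$.
\end{lemma}

\begin{proof}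
Let $\nu=b(\gamma_3)$, $g=b\cdot j$, $g'=g\cdot j$, so $\chi_b=g'\cdot j$. We carry the arrows $\gamma_0\mapsto\gamma_1\mapsto\gamma_2\mapsto\gamma_4$ and $\gamma_3\mapsto\gamma_8$ of $j$ by $b$, $g$, $g'$ in turn and obtain
\[
\begin{array}{ll}
g:&\gamma_0\mapsto\gamma_1\mapsto\gamma_2\mapsto b(\gamma_4),\qquad\nu\mapsto b(\gamma_8),\\[2pt]
g':&\gamma_1\mapsto\gamma_2\mapsto b(\gamma_4)\mapsto g(\gamma_4),\\[2pt]
\chi_b:&\gamma_2\mapsto b(\gamma_4)\mapsto g'(\gamma_4),
\end{array}
\]
where the last line comes from $\gamma_1\mapsto\gamma_2\mapsto\gamma_4$. So $\chi_b(\gamma_2)=b(\gamma_4)$. Since $\nu>\gamma_3$, we have $\nu\ge\gamma_4$, and with Lemma~\ref{lem:gamma8},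
\[
\chi_b(b(\gamma_4))=g'(\gamma_4)\le g'(b(\gamma_4))=g(\gamma_4)\le g(\nu)=b(\gamma_8)<b(\eta_2).
\]

It remains to show $\chi_b(\gamma_1)=\nu$. By Lemma~\ref{lem:cong}(c), $g\equiv_{\gamma_3}j$. Applying $g$ and using (a), $g\cdot g\equiv_{g(\gamma_3)}g'$; then by (b), $(g\cdot g)\cdot j\equiv_{g(\gamma_3)}\chi_b$. Applying $g\cdot g$ to $g\equiv_{\gamma_3}j$ and using (a), $(g\cdot g)\cdot g\equiv_{(g\cdot g)(\gamma_3)}(g\cdot g)\cdot j$. By left distributivity $(g\cdot g)\cdot g=b\cdot j_3$. Hence $b\cdot j_3\equiv_\xi\chi_b$ for $\xi=\min\bigl(g(\gamma_3),(g\cdot g)(\gamma_3)\bigr)$. Now $g(\gamma_3)>g(\gamma_2)=b(\gamma_4)$, and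
\[
(g\cdot g)(\gamma_3)>(g\cdot g)(\gamma_2)=(g\cdot g)(g(\gamma_1))=g(g(\gamma_1))=b(\gamma_4).
\]
So $\xi>b(\gamma_4)>\nu$. As $(b\cdot j_3)(\gamma_1)=b(j_3(\gamma_1))=\nu<\xi$, part (d) gives $\chi_b(\gamma_1)=\nu$. The side conditions $\nu\ge\gamma_1$ and $b(\gamma_4)>\gamma_2$ hold.
\end{proof}

Three instances are needed besides (F2). For $b=j_8$ and $b=s$, Tables~\ref{tab:j} and~\ref{tab:aux} give the links
\begin{equation}\label{eq:links}
\chi_{j_8}:\gamma_4\to\eta_2\ \text{ bounded by }\eta_4,\qquad\chi_s:\eta_3\to\eta_4\ \text{ bounded by }r(\eta_2).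
\end{equation}
The third instance occurs in the proof of the next lemma. The points and the embedding of the second frame are the images under $r$ of those of the first.

\begin{lemma}\label{lem:frames}
The following tuples are frames, with the indicated values.
\[
\begin{array}{c|c|cccc}
 &(\delta_0,\delta_1,\delta_2,t)&\tau&\theta&\zeta&\sigma\\
\hline
\mathrm{I}&(\gamma_0,\gamma_1,\gamma_2,r)&\gamma_3&\gamma_4&\eta_2&\eta_3\\
\mathrm{II}&(\gamma_3,\gamma_4,\eta_2,s)&\eta_3&\eta_4&r(\eta_2)&r(\eta_3)
\end{array}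
\]
\end{lemma}

\begin{proof}
The values are in Tables~\ref{tab:j} and~\ref{tab:aux}, and $\tau>\delta_2$ in both cases.

\emph{Frame} I. The embedding $\varphi$ has critical point $\gamma_0$, $\varphi(\gamma_0)=\gamma_1$, $\varphi(\gamma_1)=\gamma_4$ and $\varphi(\gamma_2)<\varphi(\gamma_4)=\eta_2$. So it is both a prelink $\gamma_1\rightharpoonup\gamma_4$ and a link $\gamma_1\to\gamma_4$ of type $0$, bounded by $\eta_2$; this is (F1). Condition (F2) is Lemma~\ref{lem:chi}. For (F3), $j_2$ is a $\gamma_1$-step from $\gamma_2$ to $\gamma_4<\eta_3$.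

\emph{Frame} II. The embedding $r$ carries the arrows $\gamma_0\mapsto\gamma_1\mapsto\gamma_4$ and $\gamma_2\mapsto\varphi(\gamma_2)$ of $\varphi$ to the arrows $\gamma_3\mapsto\gamma_4\mapsto\eta_4$ and $\eta_2\mapsto r(\varphi(\gamma_2))<r(\eta_2)$ of $r\cdot\varphi$, whose critical point is $r(\gamma_0)=\gamma_3$. So $r\cdot\varphi$ is a prelink $\gamma_4\rightharpoonup\eta_4$ bounded by $r(\eta_2)$, and by Lemma~\ref{lem:chi}, $\chi_{r\cdot\varphi}$ is a link $\gamma_4\to\eta_4$ bounded by $(r\cdot\varphi)(\eta_2)<r(\eta_2)$. This is (F1). For (F2), an embedding $b$ with critical point $\eta_3>\gamma_2$ transports the link $\chi_s$ of \eqref{eq:links} to a link $b(\eta_3)\to b(\eta_4)$ bounded by $b(r(\eta_2))$. For (F3), $r\cdot j_2$ is a $\gamma_4$-step from $\eta_2$ to $\eta_4=r(\gamma_4)<r(\eta_3)$.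
\end{proof}

\section{Proof of Theorem~\ref{thm:main}}\label{sec:main}

A $\gamma_3$-chain of length $M$ climbs $M$ levels of the hierarchy $(G_i)$. A $\gamma_4$-step supplies such a chain with $M$ depending on $\mu(x)$, and this diagonalizes the hierarchy.

\begin{proposition}\label{prop:f}
The point $\gamma_4$ has rate $f$ above $\eta_4$.
\end{proposition}

\begin{proof}
Consider a $\gamma_4$-step from $x\ge\eta_4$ to $x'$. Put $m=\mu(x)$ and $M=2^m$; by Lemma~\ref{lem:2059}, $m\ge3$, so $M-2\ge m$. The embedding $r$ is a link $\gamma_3\to\gamma_4$ of type $0$ bounded by $r(\gamma_4)=\eta_4$. Lemma~\ref{lem:convert} gives a $\gamma_3$-chain of length $M$ from $x$ to a point $\le x'$. Apply Corollary~\ref{cor:climb} in frame I, with $\Phi_0=G_0$ and $x_0=\gamma_4$, noting $x>\eta_3=\sigma$. With Lemma~\ref{lem:arrows},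
\[
\mu(x')\ge G_M(m)\ge3\uparrow^{M-2}m\ge3\uparrow^{M-2}3=f(M-2)\ge f(m).\qedhere
\]
\end{proof}

To iterate $f$ we need one more link above $\gamma_4$ and a step on top of it that ends below $\Omega$.

\begin{proposition}\label{prop:g}
$\mu(r(\eta_2))>g_{2059}$.
\end{proposition}

\begin{proof}
By Proposition~\ref{prop:f}, the link $\chi_{j_8}$ of \eqref{eq:links} and Lemma~\ref{lem:levels}, the point $\eta_2$ has rate $F_1$ above $\eta_4$. The image under $r$ of the $\gamma_2$-step $p$ from $\gamma_4$ to $\eta_2$ is an $\eta_2$-step from $\eta_4$ to $r(\eta_2)$. By Lemma~\ref{lem:2059},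
\[
\mu(r(\eta_2))\ge F_1(\mu(\eta_4))\ge F_1(2059)=f^{(2059)}(2059)>f^{(2059)}(4)=g_{2059},
\]
because $f$ is strictly increasing and $g_k=f^{(k)}(4)$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
By Lemmas~\ref{lem:dict} and~\ref{lem:room} and Proposition~\ref{prop:g},
\[
q(5)>|C\cap\Omega|\ge|C\cap r(\eta_2)|\ge\mu(r(\eta_2))>g_{2059},
\]
and $g_{2059}>g_{64}$ because $f(m)>m$.
\end{proof}

\section{Proof of Theorem~\ref{thm:strong}}\label{sec:strong}

In frame II the ladders stand on $\gamma_4$, which has rate $f$ by Proposition~\ref{prop:f}. So $\eta_3$-chains climb the hierarchy $(F_i)$, and an $\eta_4$-step diagonalizes it.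

\begin{proposition}\label{prop:E}
The point $\eta_4$ has rate $E_0$ above $r(\eta_3)$.
\end{proposition}

\begin{proof}
Consider an $\eta_4$-step from $x\ge r(\eta_3)$ to $x'$ and put $m=\mu(x)\ge1$. The link $\chi_s$ of \eqref{eq:links} is bounded by $r(\eta_2)<x$, so Lemma~\ref{lem:convert} gives an $\eta_3$-chain of length $m$ from $x$ to a point $\le x'$. Corollary~\ref{cor:climb} in frame II, with $\Phi_0=f$ and $x_0=\eta_4<r(\eta_3)$, gives $\mu(x')\ge F_m(m)=E_0(m)$.
\end{proof}

It remains to find a step that ends below $\Omega$ and whose critical point is joined to $\eta_4$ by links. The embedding $j_8$ is a $\gamma_3$-step from $\gamma_4$ to $\eta_2$. Applying $r$ twice, $r\cdot(r\cdot j_8)$ is an $r(\eta_3)$-step from $r(\eta_4)$ to $r(r(\eta_2))$. The links from $\eta_4$ to $r(\eta_3)$ are obtained by lifting prelinks from $\gamma_1$ to $\eta_3$.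

\begin{lemma}\label{lem:five}
There is a sequence of five links from $\eta_4$ to $r(\eta_3)$, all bounded by $r(\eta_4)$.
\end{lemma}

\begin{proof}
We work in frame I. By Table~\ref{tab:j}, the embeddings $j$, $j_3$, $r$ are prelinks $\gamma_1\rightharpoonup\gamma_2$, $\gamma_2\rightharpoonup\gamma_3$, $\gamma_3\rightharpoonup\gamma_4$ bounded by $\gamma_4$, $\gamma_4$, $\eta_2$ respectively. Both $j_8$ and $e$ have critical point $\gamma_3>\gamma_2$, so they transport the prelink $r$: the embedding $j_8\cdot r$ is a prelink $\gamma_4\rightharpoonup\eta_2$ bounded by $j_8(\eta_2)=\eta_4$, and $e\cdot r$ is a prelink $\eta_2\rightharpoonup\eta_3$ bounded by $e(\eta_2)=\eta_4$. All five prelinks are bounded by $\eta_4$. Lemma~\ref{lem:lift} with $b=s$ and $v=s\cdot r$ gives links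
\[
v(\gamma_1)\to v(\gamma_2)\to v(\gamma_3)\to v(\gamma_4)\to v(\eta_2)\to v(\eta_3)
\]
bounded by $v(\eta_4)$. Finally, $s$ carries the arrows $\gamma_1\mapsto\gamma_4\mapsto\eta_4$ and $\gamma_3\mapsto\eta_3$ of $r$ to the arrows $\gamma_1\mapsto\eta_4\mapsto r(\eta_4)$ and $\eta_3\mapsto r(\eta_3)$ of $v$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:strong}]
By Proposition~\ref{prop:E}, Lemma~\ref{lem:five} and Lemma~\ref{lem:levels}, the point $r(\eta_3)$ has rate $E_5$ above $r(\eta_4)$. Apply this to the step $r\cdot(r\cdot j_8)$. Since $r(\eta_4)>r(\eta_2)$, Proposition~\ref{prop:g} gives $\mu(r(\eta_4))\ge g_{2059}$, so $\mu(r(r(\eta_2)))\ge E_5(g_{2059})$. By Lemmas~\ref{lem:dict} and~\ref{lem:room},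
\[
q(5)>|C\cap\Omega|\ge|C\cap r(r(\eta_2))|\ge\mu(r(r(\eta_2)))\ge E_5(g_{2059}).\qedhere
\]
\end{proof}

\begin{thebibliography}{9}

\bibitem{DehornoyBook}
Dehornoy, \emph{Braids and Self-Distributivity}.

\bibitem{DehornoyHandbook}
Dehornoy, chapter in the \emph{Handbook of Set Theory}.

\bibitem{Problem}
``Given a natural number $n$, a Laver table is an ordered pair of the set $\{1,\ldots,2^n\}$ and a binary operator $\star_n$ on the set $\{1,\ldots,2^n\}$ satisfyi'',
\texttt{https://kompas.wasmer.app/\allowbreak https\_math\_stackexchange\_com/\allowbreak questions/\allowbreak 4892750/\allowbreak unsolved-problems-\allowbreak in-the-relative-size-\allowbreak of-large-finite-integers}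

\bibitem{Laver92}
Laver, \emph{Adv. Math.} 91 (1992).

\bibitem{Laver95}
Laver, \emph{Adv. Math.} 110 (1995).

\bibitem{OEIS}
OEIS, sequence A098820.

\end{thebibliography}
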